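\title{Unbounded loss of linear distortion in limits of quasiconformal mappings}

\begin{abstract}
In dimension $n\ge3$, an affine limit of quasiconformal mappings can have larger linear distortion than the mappings that approximate it. It has been conjectured that the loss is at most a factor $\sqrt2$. We disprove this in every dimension $n\ge 3$ by an explicit two-layer example in which the loss is arbitrarily large. We then determine its growth: if the approximating mappings have linear distortion asymptotically at most $K$, the largest linear distortion of an affine limit is comparable to $K^{2(n-1)/n}$, with constants depending only on $n$, and for $n=3$ it is asymptotic to $\frac{2^{4/3}}{9}K^{4/3}$.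
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $n\ge3$ and let $\Omega\subset\mathbb R^n$ be a domain. For a homeomorphism $f:\Omega\to f(\Omega)\subset\mathbb R^n$ and $x\in\Omega$, the \emph{pointwise linear distortion}
\[
H(x,f)=\limsup_{r\to0}\frac{\max_{|h|=r}|f(x+h)-f(x)|}{\min_{|h|=r}|f(x+h)-f(x)|}
\]
measures how far the images of small spheres about $x$ are from being round. The map $f$ is \emph{quasiconformal} (in the metric sense) if $\sup_{x\in\Omega}H(x,f)<\infty$, and its \emph{linear distortion} is then $H(f)=\operatorname{ess\,sup}_{x\in\Omega}H(x,f)$. An invertible affine map $f(x)=Ax+b$ sends spheres to ellipsoids, and $H(f)=H(A)$ is the ratio of the largest to the smallest singular value of $A$.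

Suppose that quasiconformal maps $f_k:\Omega\to\mathbb R^n$ converge locally uniformly to an invertible affine map $f$. How much larger than $\limsup H(f_k)$ can $H(f)$ be? Let $\alpha_n^*$ be the supremum of all $\alpha\ge1$ for which there exist $\Omega$, $f_k$ and $f$ as above with
\begin{equation}\label{eq:loss}
\alpha\,\limsup_{k\to\infty}H(f_k)<H(f).
\end{equation}
It is known that in every dimension $n\ge3$ the inequality \eqref{eq:loss} can be achieved for each $\alpha<\sqrt2$, so that $\alpha_n^*\ge\sqrt2$, and the authors of \cite{GF} conjecture that $\sqrt2$ is best possible in this result. The conjecture is false in every dimension.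

\begin{theorem}\label{thm:infinite}
For all $n\ge3$, all $\alpha\ge1$ and every domain $\Omega\subset\mathbb R^n$ there are quasiconformal maps $f_k:\Omega\to\mathbb R^n$ and an invertible affine map $f$ such that $f_k\to f$ locally uniformly and \eqref{eq:loss} holds. Hence $\alpha_n^*=\infty$.
\end{theorem}

A large loss requires large distortion, and the next two theorems say how large. For $K\ge1$ let $M_n(K)$ be the supremum of $H(f)$ over all invertible affine $f$ for which there are a domain $\Omega$ and quasiconformal $f_k:\Omega\to\mathbb R^n$ with $f_k\to f$ locally uniformly and $\limsup H(f_k)\le K$. The function $M_n$ is nondecreasing, and constant sequences give $M_n(K)\ge K$.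

\begin{theorem}\label{thm:growth}
Let $n\ge3$ and $\gamma_n=\big((n-1)^{(n-1)/n}/n\big)^2$. There is $c_n>0$ such that for all $K\ge1$
\[
c_n\,K^{2(n-1)/n}\le M_n(K)\le\min\big\{K^{2(n-1)/n},\ \gamma_nK^{2(n-1)/n}+K+\gamma_nK^{2/n}\big\}.
\]
In particular, \eqref{eq:loss} forces $\limsup H(f_k)>\alpha^{n/(n-2)}$, and this threshold is sharp up to a factor depending only on $n$.
\end{theorem}

\begin{theorem}\label{thm:three}
$\displaystyle\lim_{K\to\infty}M_3(K)/K^{4/3}=\gamma_3=2^{4/3}/9$.
\end{theorem}

The last sentence of Theorem~\ref{thm:growth} follows from the two-sided bound. If \eqref{eq:loss} holds, then $K=\limsup H(f_k)$ is finite and $\alpha K<H(f)\le M_n(K)\le K^{2(n-1)/n}$, which says $K>\alpha^{n/(n-2)}$. Conversely, if $K>(\alpha/c_n)^{n/(n-2)}$, then $\alpha K<c_nK^{2(n-1)/n}\le M_n(K)$, so there are $f_k\to f$ with $\limsup H(f_k)\le K$ and $H(f)>\alpha K$, and \eqref{eq:loss} holds.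

\subsection*{Where the exponent comes from}
For an invertible matrix $A$ with singular values $\sigma_1\ge\dots\ge\sigma_n$,
\[
H(A)^n=\frac{\sigma_1^n}{|\det A|}\cdot\frac{|\det A|}{\sigma_n^n}.
\]
If $H(A)\le K$, each factor is at most $K^{n-1}$. Section~\ref{sec:upper} shows that each of these two bounds survives in the limit, and this gives $H(f)^n\le K^{2(n-1)}$. For $n=2$ the right side would be $K^n$, and there would be no loss. For $n\ge3$ there is a gap, because no single matrix is extremal for both factors: the first equals $K^{n-1}$ only for \emph{cigars}, with singular values proportional to $(K,1,\dots,1)$, and the second only for \emph{pancakes}, with singular values proportional to $(K,\dots,K,1)$. The differential of the limit is an average of the differentials $Df_k$, so it may inherit the first extreme from cigars and the second from pancakes. What stands against this is compatibility: a continuous map that is affine on both sides of a hyperplane has differentials that agree on the hyperplane, so a cigar can lie next to a pancake only if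 the two matrices differ by rank one. One might expect this constraint to keep the loss bounded. It does not. In $\mathbb R^3$ a cigar and a pancake of the right relative size are compatible, and a single family of alternating layers proves Theorem~\ref{thm:infinite} (Section~\ref{sec:layers}) and, after tuning, Theorem~\ref{thm:three} (Section~\ref{sec:three}). For $n\ge4$ they are not compatible, and the lower bound in Theorem~\ref{thm:growth} needs layers within layers. Section~\ref{sec:real} sets up this iteration, Section~\ref{sec:exp} reduces it to three rules about vectors of exponents, and Section~\ref{sec:extremal} solves the resulting combinatorial problem.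

\section{Singular values and minors}\label{sec:linear}

Matrices are real and $n\times n$, and $A$ also denotes the map $x\mapsto Ax$. The singular values are $\sigma_1\ge\dots\ge\sigma_n$, and $|A|=\sigma_1(A)$ is the operator norm. For invertible $A$ we have $H(A)=\sigma_1/\sigma_n=|A|\,|A^{-1}|$, so $H(PXQ)\le H(P)H(X)H(Q)$. The matrix $\wedge^jA$ of all $j\times j$ minors of $A$ has size $\binom nj$ and operator norm $|\wedge^jA|=\sigma_1\cdots\sigma_j$. Thus
\begin{equation}\label{eq:Hminors}
H(A)=\frac{|A|\,|\wedge^{n-1}A|}{|\det A|}.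
\end{equation}
Let $m_j(A)$ be the largest modulus of a $j\times j$ minor. The operator norm of a matrix lies between its largest entry and its Frobenius norm (the square root of the sum of the squared entries), so
\begin{equation}\label{eq:mj}
m_j(A)\le\sigma_1\cdots\sigma_j\le\tbinom nj\,m_j(A).
\end{equation}
The singular values of a $2\times2$ matrix are determined by two numbers: $\sigma_1\sigma_2$ is the modulus of the determinant and $\sigma_1^2+\sigma_2^2$ is the squared Frobenius norm. For vectors $\xi,\nu$ let $(\xi\otimes\nu)x=(\nu\cdot x)\xi$; every matrix of rank at most one has this form. Since $\det(A+\tau\,\xi\otimes\nu)=\det A+\tau\,\nu\cdot(\operatorname{adj}A)\xi$, the determinant, and likewise every minor, is affine on each segment whose endpoints differ by rank one.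

If $f$ is differentiable at $x$ with invertible differential, then $|f(x+h)-f(x)|=|Df(x)h|+o(|h|)$ and $|Df(x)h|\ge\sigma_n|h|$ with $\sigma_n>0$, so $H(x,f)=H(Df(x))$.

\section{Two alternating layers}\label{sec:layers}

The basic device averages two compatible matrices by fine layers.

\begin{lemma}\label{lem:simple}
Let $\det A_1>0$, $\det A_2>0$, $\operatorname{rank}(A_1-A_2)=1$, $0<\lambda<1$ and $A=\lambda A_1+(1-\lambda)A_2$. Then $A$ is invertible, and there are maps $f_k:\mathbb R^n\to\mathbb R^n$ converging uniformly to $A$ whose restrictions to every domain are quasiconformal with linear distortion at most $\max\{H(A_1),H(A_2)\}$.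
\end{lemma}

\begin{proof}
Write $A_1-A_2=\xi\otimes\nu$. Let $\chi$ be $1$-periodic with $\chi=1$ on $[0,\lambda)$ and $\chi=0$ on $[\lambda,1)$, and put
\[
g_k(t)=\int_0^t\chi(k\tau)\,d\tau,\qquad f_k(x)=A_2x+g_k(\nu\cdot x)\,\xi .
\]
The function $g_k(t)-\lambda t$ is $\frac1k$-periodic, vanishes at $0$ and is $1$-Lipschitz, so it is bounded by $1/k$ and $|f_k(x)-Ax|\le|\xi|/k$. For $x,y\in\mathbb R^n$ there is $\tau\in[0,1]$ with $g_k(\nu\cdot x)-g_k(\nu\cdot y)=\tau\,\nu\cdot(x-y)$, that is, $f_k(x)-f_k(y)=(A_2+\tau\,\xi\otimes\nu)(x-y)$. The determinant is affine on the segment $[A_2,A_1]$ and positive at its ends, so all matrices of the segment, $A$ among them, are invertible. By compactness they and their inverses have norm at most some $L$. Hence $L^{-1}|x-y|\le|f_k(x)-f_k(y)|\le L|x-y|$: the map $f_k$ is a homeomorphism onto its image and $H(x,f_k)\le L^2$ at every point. Off the hyperplanes $k\,\nu\cdot x\in\mathbb Z\cup(\lambda+\mathbb Z)$, which form a null set, $f_k$ is locally affine with differential $A_1$ or $A_2$.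
\end{proof}

Let $n=3$ and look for a cigar $A_1$ with singular values about $(K,1,1)$ and a pancake $A_2$ with singular values about $(m,m,m/K)$, where $1\le m\le K$, that agree on the plane $e_3^\perp$. Let both act on this plane as $\operatorname{diag}(m,1)$, so that only the last columns are free. A large entry $K$ in position $(1,3)$ makes the first row long and produces the cigar; an entry $m$ in position $(2,3)$ makes the second row as long as the first and produces the pancake. The mean $A$ has both entries. It keeps, up to a constant, the norm $K$ of the cigar and the $2\times2$ minor $m^2$ of the pancake, while $\det A$ is the mean of $K$ and $m^3/K$. By \eqref{eq:Hminors}, $H(A)$ is of order $Km^2/\max\{K,m^3/K\}=\min\{m^2,K^2/m\}$. This is largest, of order $K^{4/3}$, when $m=K^{2/3}$, that is, when the two determinants are equal. We take $K=s^3$ and $m=s^2$.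

\begin{proof}[Proof of Theorem~\ref{thm:infinite}]
Fix $s>12\alpha$, so $s>1$, and let
\[
A_1=\begin{pmatrix}s^2&0&s^3\\0&1&0\\0&0&s\end{pmatrix}\oplus I_{n-3},\qquad
A_2=\begin{pmatrix}s^2&0&0\\0&1&s^2\\0&0&s\end{pmatrix}\oplus I_{n-3}.
\]
Both have determinant $s^3$, and they differ only in the third column. Lemma~\ref{lem:simple} with $\lambda=\frac12$ and $\nu=e_3$ gives the maps
\[
f_k(x)=\big(s^2x_1+s^3g_k(x_3),\ x_2+s^2(x_3-g_k(x_3)),\ sx_3,\ x_4,\dots,x_n\big),
\]
which converge uniformly to $A=\frac12(A_1+A_2)$.

The matrix $A_1$ is the direct sum of the block $\begin{pmatrix}s^2&s^3\\0&s\end{pmatrix}$, acting on the coordinates $x_1,x_3$, and an identity matrix. The block has determinant $s^3$ and squared Frobenius norm at most $3s^6$. Its larger singular value is at most $\sqrt3s^3$, and its smaller one is at least $s^3/(\sqrt3s^3)$. All singular values of $A_1$ thus lie in $[1/\sqrt3,\sqrt3s^3]$, and $H(A_1)\le3s^3$.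

The matrix $A_2$ is the direct sum of the block $\begin{pmatrix}1&s^2\\0&s\end{pmatrix}$, acting on $x_2,x_3$, and a diagonal matrix with entries $s^2$ and $1$. The block has determinant $s$ and squared Frobenius norm at most $3s^4$, so its singular values lie in $[1/(\sqrt3s),\sqrt3s^2]$. This interval contains $s^2$ and $1$, and $H(A_2)\le3s^3$.

The third column of $A$ is $(s^3/2,s^2/2,s,0,\dots,0)$, so $\sigma_1(A)\ge s^3/2$. The vector $x=(-\frac s2,-\frac{s^2}2,1,0,\dots,0)$ has $|x|\ge s^2/2$ and $Ax=se_3$, so $\sigma_n(A)\le2/s$. Therefore, on any domain $\Omega$,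
\[
\alpha\limsup_kH(f_k)\le3\alpha s^3<s^4/4\le H(A).\qedhere
\]
\end{proof}

In this example $H(A)$ is of order $K^{4/3}$ whatever the dimension. This matches the exponent $2(n-1)/n$ only for $n=3$.

\section{Upper bounds}\label{sec:upper}

We use two groups of standard facts. First, a quasiconformal map $f$ lies in $W^{1,n}_{\rm loc}(\Omega)$, is differentiable almost everywhere with Jacobian $J_f=\det Df\ne0$ almost everywhere, and satisfies $|f(B)|=\int_B|J_f|$ for balls $B\subset\Omega$ \cite[\S\S32--34]{V}. Consequently $H(Df)\le H(f)$ almost everywhere. Second, minors are weakly continuous (Reshetnyak; Ball 1977): if $u_k\rightharpoonup u$ weakly in $W^{1,n}(B)$ and $j<n$, then the $j\times j$ minors of $Du_k$ converge to those of $Du$ weakly in $L^{n/j}(B)$.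

\begin{proposition}\label{prop:upper}
Let $K>1$, let $f_k:\Omega\to\mathbb R^n$ be quasiconformal with $H(f_k)\le K$ for all $k$, and let $f_k\to f$ locally uniformly, where $f(x)=Ax+b$ is invertible. Then
\[
H(A)\le K^{2(n-1)/n}\qquad\text{and}\qquad H(A)\le\gamma_nK^{2(n-1)/n}+K+\gamma_nK^{2/n}.
\]
\end{proposition}

This implies the upper bound in Theorem~\ref{thm:growth}: if $\limsup H(f_k)\le K$, apply the proposition with any $K'>K$ to a tail of the sequence and let $K'\downarrow K$.

\begin{proof}
Fix a ball $B$ with $\overline B\subset\Omega$ and write $\langle u\rangle=|B|^{-1}\int_Bu$. With $\sigma_i=\sigma_i(Df_k)$, which satisfy $0<\sigma_1\le K\sigma_n$ almost everywhere, put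
\[
X_k=\langle\sigma_1\rangle,\qquad Y_k=\langle\sigma_1\cdots\sigma_{n-1}\rangle,\qquad Z_k=\langle\sigma_1\cdots\sigma_n\rangle .
\]
These are the averaged versions of the three quantities in \eqref{eq:Hminors}.

\emph{Step 1: if $X_kY_k\le NZ_k$ for all $k$, then $H(A)\le N$.}
The denominator must be bounded above, and here injectivity is used: $Z_k=|f_k(B)|/|B|$. The set $f_k(B)$ lies in the $\delta_k$-neighborhood of the ellipsoid $f(B)$, where $\delta_k\to0$, so $\limsup Z_k\le|f(B)|/|B|=|\det A|$. The numerators must be bounded below. Since $\sigma_1\le K\sigma_i$ for $i\ge2$,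
\begin{equation}\label{eq:outer}
\sigma_1^n\le K^{n-1}\sigma_1\cdots\sigma_n,
\end{equation}
so $(Df_k)$ is bounded in $L^n(B)$. As $f_k\to f$ uniformly on $B$, every weak limit point of $(Df_k)$ is the distributional derivative $A$ of $f$, and hence $f_k\rightharpoonup f$ in $W^{1,n}(B)$. Testing with constants gives $\langle Df_k\rangle\to A$ and, by weak continuity of minors, $\langle\wedge^{n-1}Df_k\rangle\to\wedge^{n-1}A$. The norm of an average is at most the average of the norm, so $|A|\le\liminf X_k$ and $|\wedge^{n-1}A|\le\liminf Y_k$. Thus $|A|\,|\wedge^{n-1}A|\le\liminf X_kY_k\le N|\det A|$, and \eqref{eq:Hminors} applies.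

\emph{Step 2: the first bound.} By H\"older's inequality and \eqref{eq:outer}, $X_k^n\le\langle\sigma_1^n\rangle\le K^{n-1}Z_k$. Let $\Pi=\sigma_1\cdots\sigma_{n-1}$. Then $\Pi^{1/(n-1)}\le\sigma_1\le K\sigma_n$, so
\begin{equation}\label{eq:inner}
\Pi^{n/(n-1)}\le K\,\Pi\,\sigma_n
\end{equation}
and $Y_k^{n/(n-1)}\le\langle\Pi^{n/(n-1)}\rangle\le KZ_k$. Hence $X_kY_k\le(K^{n-1}Z_k)^{1/n}(KZ_k)^{(n-1)/n}=K^{2(n-1)/n}Z_k$.

\emph{Step 3: the second bound.} Equality holds in \eqref{eq:outer} only at cigars and in \eqref{eq:inner} only at pancakes, so Step 2 is wasteful at every point. To measure the waste, record where $Df_k(x)$ lies between the two shapes. Put $r=\sigma_1$ and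
\[
q=\frac{\sigma_2\cdots\sigma_{n-1}}{r^{n-2}}=(1-\theta)K^{-(n-2)}+\theta .
\]
Since $q\in[K^{-(n-2)},1]$ and $K>1$, this defines a measurable function $\theta$ with values in $[0,1]$; cigars have $\theta=0$ and pancakes have $\theta=1$. Let
\[
p=\langle1-\theta\rangle,\qquad W=\langle r^nq\rangle=K^{-(n-2)}\langle r^n(1-\theta)\rangle+\langle r^n\theta\rangle .
\]
Since $r^nq=r\,\sigma_1\cdots\sigma_{n-1}$ and $r\le K\sigma_n$, we have $0<W\le KZ_k$. Define $\zeta\in[0,1]$ by $\langle r^n(1-\theta)\rangle=K^{n-2}\zeta W$ and $\langle r^n\theta\rangle=(1-\zeta)W$, and let $\kappa=K^{(n-2)/n}$. For a weight $\rho\ge0$, H\"older's inequality gives $\langle r\rho\rangle\le\langle\rho\rangle^{\frac{n-1}n}\langle r^n\rho\rangle^{\frac1n}$ and $\langle r^{n-1}\rho\rangle\le\langle\rho\rangle^{\frac1n}\langle r^n\rho\rangle^{\frac{n-1}n}$. Apply this with $\rho=1-\theta$ and $\rho=\theta$: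
\begin{align*}
X_k&=\langle r(1-\theta)\rangle+\langle r\theta\rangle\le W^{\frac1n}\Big[\kappa\,p^{\frac{n-1}n}\zeta^{\frac1n}+(1-p)^{\frac{n-1}n}(1-\zeta)^{\frac1n}\Big],\\
Y_k&=\langle r^{n-1}q\rangle=K^{-(n-2)}\langle r^{n-1}(1-\theta)\rangle+\langle r^{n-1}\theta\rangle\\
&\le W^{\frac{n-1}n}\Big[\kappa^{-1}p^{\frac1n}\zeta^{\frac{n-1}n}+(1-p)^{\frac1n}(1-\zeta)^{\frac{n-1}n}\Big],
\end{align*}
where $K^{-(n-2)}K^{(n-2)(n-1)/n}=\kappa^{-1}$ was used. Let $\phi(t)=t^{(n-1)/n}(1-t)^{1/n}$. Multiplying the brackets gives four terms: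
\begin{equation}\label{eq:four}
X_kY_k\le W\big[\kappa\,\phi(p)\phi(1-\zeta)+p\zeta+(1-p)(1-\zeta)+\kappa^{-1}\phi(1-p)\phi(\zeta)\big].
\end{equation}
The polynomial $\phi(t)^n=t^{n-1}(1-t)$ is largest on $[0,1]$ at $t=(n-1)/n$, so $\max\phi=(n-1)^{(n-1)/n}/n=\sqrt{\gamma_n}$. Also $p\zeta+(1-p)(1-\zeta)\le p+(1-p)=1$. With $W\le KZ_k$ we obtain $X_kY_k\le(\gamma_nK\kappa+K+\gamma_nK/\kappa)Z_k$, where $K\kappa=K^{2(n-1)/n}$ and $K/\kappa=K^{2/n}$.
\end{proof}

\begin{remark}
Steps 1 and 2 do not use $n\ge3$; for $n=2$ they give $H(A)\le K$. For $n\ge3$ they bound the loss by $M_n(K)/K\le K^{(n-2)/n}$, which tends to $1$ as $K\to1$. The second bound is the better one for large $K$, because $\gamma_n=(\max\phi)^2<1$.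
\end{remark}

\section{The sharp constant in dimension three}\label{sec:three}

The estimate \eqref{eq:four} tells us how to tune the example of Section~\ref{sec:layers}. Its leading term is largest when $p=(n-1)/n$ and $\zeta=1/n$. If only cigars and pancakes occur, then $W=KZ_k$, the number $p$ is the share of the domain occupied by cigars, and $\zeta$ is their share of the image. For $n=3$ cigars should therefore fill $\frac23$ of the domain and $\frac13$ of the image, which means that the determinant of the pancake is four times that of the cigar. For singular values $(K,1,1)$ and $(m,m,m/K)$ this reads $m^3/K=4K$.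

\begin{proof}[Proof of Theorem~\ref{thm:three}]
The second upper bound in Theorem~\ref{thm:growth} gives $\limsup_{K\to\infty}M_3(K)/K^{4/3}\le\gamma_3$, and $\gamma_3=(2^{2/3}/3)^2=2^{4/3}/9$.

For the lower bound let $K\ge1$, $t=(4/K)^{1/3}$, $m=tK=4^{1/3}K^{2/3}$, and
\[
A_1=\begin{pmatrix}m&0&K\\0&1&0\\0&0&1/t\end{pmatrix},\qquad
A_2=\begin{pmatrix}m&0&0\\0&1&m\\0&0&4/t\end{pmatrix}.
\]
These matrices have determinants $K$ and $4K$ and differ only in the last column.

The singular values of $A_1$ are $1$ and those of the block $\begin{pmatrix}m&K\\0&1/t\end{pmatrix}$. The block has determinant $K$, and its larger singular value $\sigma$ satisfies $K^2\le\sigma^2\le K^2+m^2+t^{-2}$. The smaller one is $K/\sigma\le1\le\sigma$. Hence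
\[
H(A_1)=\sigma^2/K\le K+4^{2/3}K^{1/3}+4^{-2/3}K^{-1/3}\le K+3K^{1/3}.
\]
The singular values of $A_2$ are $m$ and those of the block $\begin{pmatrix}1&m\\0&4/t\end{pmatrix}$. The block has determinant $4/t$, and its larger singular value $\sigma$ satisfies $m^2\le\sigma^2\le m^2+16t^{-2}+1$. The smaller one is $4/(t\sigma)\le4/(tm)=t\le m\le\sigma$. Since $m^2t/4=t^3K^2/4=K$,
\[
H(A_2)=\sigma^2t/4\le K+4/t+t/4=K+4^{2/3}K^{1/3}+4^{-2/3}K^{-1/3}\le K+3K^{1/3}.
\]
The matrix $A=\frac23A_1+\frac13A_2$ has the same first two columns and last column $(\frac{2K}3,\frac m3,\frac2t)$. So $|A|\ge\frac{2K}3$, the minor with rows $1,2$ and columns $1,3$ equals $\frac{m^2}3$, and $\det A=2m/t=2K$. By \eqref{eq:Hminors} and \eqref{eq:mj},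
\[
H(A)\ge\frac{2K}3\cdot\frac{m^2}3\cdot\frac1{2K}=\frac{m^2}9=\gamma_3K^{4/3}.
\]
Lemma~\ref{lem:simple} with $\lambda=\frac23$ gives $M_3(K+3K^{1/3})\ge\gamma_3K^{4/3}$. For large $L$ put $K=L-3L^{1/3}$; then $K+3K^{1/3}\le L$, and monotonicity gives $M_3(L)\ge\gamma_3(L-3L^{1/3})^{4/3}$. Hence $\liminf_{L\to\infty}M_3(L)/L^{4/3}\ge\gamma_3$.
\end{proof}

\section{Realizable matrices}\label{sec:real}

It remains to prove the lower bound in Theorem~\ref{thm:growth}. For $n\ge4$ two layers are not enough, for the following reason. If $X$ and $Y$ agree on a hyperplane, then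
\begin{equation}\label{eq:weyl}
\sigma_{i+1}(X)\le\sigma_i(Y)\qquad(1\le i\le n-1);
\end{equation}
to see this, intersect the hyperplane with an optimal subspace in the formula $\sigma_i(Y)=\min_{\dim V=n-i+1}\max_{v\in V,|v|=1}|Yv|$. For a cigar $(K,1,\dots,1)$ and a pancake $(m,\dots,m,m/K)$, equal determinants mean $m=K^{2/n}$. But when $n\ge4$ the third singular value of the pancake is $m$ and the second of the cigar is $1$, so \eqref{eq:weyl} forces $m\le1$.

The remedy is to apply layering to matrices that are themselves limits. To insert a finer construction into a layer, we need maps that coincide with the affine map on the boundary of the region they occupy.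

\begin{definition}
Let $\det A>0$, $K\ge1$, and let $G$ be open. A Lipschitz map $\varphi:\mathbb R^n\to\mathbb R^n$ is a \emph{$K$-correction of $A$ on $G$} if $\varphi=0$ off $G$, and $\det(A+D\varphi)>0$ and $H(A+D\varphi)\le K$ almost everywhere in $G$. Let $\mathcal R(K)$ be the set of $A$ with $\det A>0$ that have a $K$-correction on some nonempty bounded open set $G$ with $|\partial G|=0$, and let $\mathcal R^\circ(K)$ be its interior.
\end{definition}

The sets $\mathcal R^\circ(K)$ increase with $K$. Taking $\varphi=0$ shows that $\mathcal R^\circ(K)$ contains the open set $\{\det>0,\ H<K\}$.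

\begin{lemma}[Rescaling]\label{lem:rescale}
If $A\in\mathcal R(K)$, then for every bounded open set $G'$ and every $\delta>0$ there is a $K$-correction $\varphi'$ of $A$ on $G'$ with $|\varphi'|<\delta$.
\end{lemma}

\begin{proof}
Let $\varphi$ be a $K$-correction on $G$, with Lipschitz constant $L$. By Vitali's covering theorem, $G'$ is covered up to a null set by disjoint sets $x_i+r_i\overline G\subset G'$ with $r_i\sup|\varphi|<\delta$. (Directly: every open cube contains such a copy of $\overline G$ filling a fixed share $\beta>0$ of its volume; small disjoint cubes fill half of any bounded open set $U$, so finitely many copies fill a share $\beta/2$ of $U$; remove them and repeat.) Since $|\partial G|=0$, the open sets $G_i=x_i+r_iG$ also cover $G'$ up to a null set. Let $\varphi_i(x)=r_i\varphi((x-x_i)/r_i)$ and $\varphi'=\sum_i\varphi_i$. Each $\varphi_i$ is $L$-Lipschitz and vanishes off $G_i$. For given $x,y$, at most two of the $\varphi_i$ are nonzero at $x$ or $y$, so $\varphi'$ is $2L$-Lipschitz. On $G_i$ we have $D\varphi'(x)=D\varphi((x-x_i)/r_i)$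 almost everywhere.
\end{proof}

The next lemma replaces Lemma~\ref{lem:simple}. Parallel layers cannot vanish on the boundary of a bounded set, so the layers are tilted slightly until they close up into a pyramid over a polytope. The tilt perturbs the two matrices, and this is why we work with the interior $\mathcal R^\circ(K)$. The constant $K$ does not deteriorate.

\begin{lemma}[Lamination]\label{lem:laminate}
If $A_1,A_2\in\mathcal R^\circ(K)$, $\operatorname{rank}(A_1-A_2)\le1$ and $0<\lambda<1$, then $A=\lambda A_1+(1-\lambda)A_2\in\mathcal R^\circ(K)$.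
\end{lemma}

\begin{proof}
It suffices to show $A\in\mathcal R(K)$. Indeed, for small $E$ the matrices $A_1+E$ and $A_2+E$ satisfy the same hypotheses, and then $A+E\in\mathcal R(K)$. Let $A_1-A_2=\xi\otimes\nu\ne0$ with $|\nu|=1$, so that $A_1=A+(1-\lambda)\xi\otimes\nu$ and $A_2=A-\lambda\,\xi\otimes\nu$. The determinant is affine on $[A_2,A_1]$, so $\det A>0$. Let $\nu_2,\dots,\nu_n$ be an orthonormal basis of $\nu^\perp$, let $\eta>0$, and let $p_1,\dots,p_{4(n-1)}$ be the vectors
\[
(1-\lambda)\nu\pm\eta\nu_i,\qquad-\lambda\nu\pm\eta\nu_i\qquad(2\le i\le n).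
\]
Each matrix $A+\xi\otimes p_j$ equals $A_1\pm\eta\,\xi\otimes\nu_i$ or $A_2\pm\eta\,\xi\otimes\nu_i$; fix $\eta$ so small that all of them lie in $\mathcal R(K)$. The convex hull of the $p_j$ contains $(1-\lambda)\nu$ and $-\lambda\nu$ (midpoints) and $\pm\eta\nu_i$ (weights $\lambda$ and $1-\lambda$), so it contains a neighborhood of $0$. Therefore $G=\{x:\max_jp_j\cdot x<1\}$ is a nonempty bounded open polytope, and $|\partial G|=0$. The map $\varphi_0(x)=\min\{0,\max_jp_j\cdot x-1\}\,\xi$ is Lipschitz and vanishes off $G$. The open sets $G_j=\{x\in G:p_j\cdot x>p_i\cdot x\text{ for all }i\ne j\}$ fill $G$ up to finitely many hyperplanes, and $D\varphi_0=\xi\otimes p_j$ on $G_j$. By Lemma~\ref{lem:rescale} there is a $K$-correction $\varphi_j$ of $A+\xi\otimes p_j$ on $G_j$. Then $\varphi_0+\sum_j\varphi_j$ is a $K$-correction of $A$ on $G$.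
\end{proof}

\begin{lemma}[Invariance]\label{lem:invariance}
If $A\in\mathcal R^\circ(K)$ and $\det P\det Q>0$, then $PAQ\in\mathcal R^\circ(H(P)H(Q)K)$. In particular, if $A\in\mathcal R^\circ(K)$, then $\mathcal R^\circ(K)$ contains every matrix with positive determinant and the same singular values as $A$.
\end{lemma}

\begin{proof}
If $\varphi$ is a $K$-correction of $X$ on $G$, then $\psi(x)=P\varphi(Qx)$ vanishes off $Q^{-1}G$ and $PXQ+D\psi(x)=P(X+D\varphi(Qx))Q$, so $\psi$ is an $H(P)H(Q)K$-correction of $PXQ$. The linear isomorphism $X\mapsto PXQ$ maps interiors into interiors. A matrix with the same singular values as $A$ has the form $UAV$ with $U,V$ orthogonal, and positive determinant means $\det U\det V=1$.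
\end{proof}

The maps $A+\varphi$ are built from infinitely many pieces, and their injectivity cannot be read off as in Lemma~\ref{lem:simple}. It follows from degree theory. A continuous map $f\in W^{1,n}_{\rm loc}$ is \emph{quasiregular} if $|Df|^n\le C\det Df$ almost everywhere. By Reshetnyak's theorem a nonconstant quasiregular map on a domain is open, discrete (point preimages have no accumulation point in the domain) and sense-preserving: at each $x$ the local index $i(x,f)$, the degree of $f$ at $f(x)$ on a small ball about $x$, is at least $1$. The degree $\deg(f,B,y)$ for $y\notin f(\partial B)$ depends only on $f|_{\partial B}$, and it is the sum of the local indices over $f^{-1}(y)\cap B$ when this set is finite. Finally, a homeomorphism in $W^{1,n}_{\rm loc}$ with $|Df|^n\le C|J_f|$ almost everywhere is quasiconformal in the metric sense \cite[\S34]{V}.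

\begin{lemma}[Realization]\label{lem:realize}
If $A\in\mathcal R(K)$, then $M_n(K)\ge H(A)$.
\end{lemma}

\begin{proof}
Let $\Omega$ be a ball, let $\varphi_k$ be a $K$-correction of $A$ on $\Omega$ with $|\varphi_k|<1/k$, and let $f_k=A+\varphi_k$ on $\mathbb R^n$. Then $f_k$ is Lipschitz, equals $A$ off $\Omega$, and satisfies $|Df_k|^n\le C\det Df_k$ almost everywhere with $C=\max\{K,H(A)\}^{n-1}$, as in \eqref{eq:outer}. So $f_k$ is quasiregular and nonconstant. Given $y$, choose a ball $B=B(0,R)\supset\overline\Omega$ with $|Ax|>|y|$ for $|x|\ge R$. Then $f_k^{-1}(y)$ is a compact discrete subset of $B$, hence finite, and $\deg(f_k,B,y)=\deg(A,B,y)=1$. A sum of integers $\ge1$ equals $1$ only if it has exactly one term, so $f_k$ is bijective. Being continuous and open, it is a homeomorphism, and it is quasiconformal. At almost every $x\in\Omega$ it is differentiable with invertible differential and $H(x,f_k)=H(Df_k(x))\le K$. Thus $H(f_k|_\Omega)\le K$ and $f_k\to A$ uniformly.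
\end{proof}

\section{A calculus of exponents}\label{sec:exp}

We want the power of $K$ and may lose constants, so we record only the exponents of singular values. For $a\in\mathbb R^n$ with $\sum a_i=0$ and $T\ge1$ let $D_a(T)=\operatorname{diag}(T^{a_1},\dots,T^{a_n})$, a matrix of determinant $1$. Call $a$ \emph{attainable} if there is $C\ge1$ with $D_a(T)\in\mathcal R^\circ(CT)$ for all $T\ge1$. By Lemma~\ref{lem:invariance} this does not depend on the order of the entries. Let $\mathcal E$ be the set of $a$ with $a_1\ge\dots\ge a_n$ and $\sum a_i=0$, and let $\mathcal A$ be the set of attainable vectors in $\mathcal E$. The goal is the following.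

\begin{proposition}\label{prop:goal}
There is $v\in\mathcal A$ with $v_1-v_n=2(n-1)/n$.
\end{proposition}

\begin{proof}[Proof of the lower bound in Theorem~\ref{thm:growth}, given Proposition~\ref{prop:goal}]
Fix such a $v$ and its constant $C=C(n)\ge1$. Lemma~\ref{lem:realize} gives $M_n(CT)\ge H(D_v(T))=T^{2(n-1)/n}$, that is, $M_n(K)\ge(K/C)^{2(n-1)/n}$ for $K\ge C$. For $1\le K<C$ we have $M_n(K)\ge1\ge(K/C)^{2(n-1)/n}$. Take $c_n=C^{-2(n-1)/n}$.
\end{proof}

A vector $a\in\mathcal E$ is best described by its partial sums $S_j(a)=a_1+\dots+a_j$, with $S_0=S_n=0$, because $|\wedge^jD_a(T)|=T^{S_j(a)}$. For $a,b\in\mathcal E$ write $b\prec a$ ($b$ is \emph{majorized} by $a$) if $S_j(b)\le S_j(a)$ for all $j$. Vectors $b^1,\dots,b^m\in\mathcal E$ \emph{interleave} if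
\[
b^i_{l+1}\le b^k_l\qquad\text{for all }i,k\text{ and }1\le l\le n-1,
\]
which is condition \eqref{eq:weyl} at the level of exponents. Their \emph{join} $c=b^1\vee\dots\vee b^m$ is defined by $S_j(c)=\max_iS_j(b^i)$. It belongs to $\mathcal E$. Indeed, if the maximum is attained by $i$ at $j$ and by $k$ at $j-1$, then $b^k_j\le c_j\le b^i_j$, so $c_j\in[\min_ib^i_j,\max_ib^i_j]$, and interleaving gives $c_{j+1}\le\max_ib^i_{j+1}\le\min_ib^i_j\le c_j$. Finally let $a^*=(-a_n,\dots,-a_1)$; this is the involution of $\mathcal E$ that corresponds to inverting a matrix and exchanges cigars and pancakes.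

We say that a set $\mathcal B\subset\mathcal E$ \emph{obeys the rules} if:
\begin{itemize}
\item[(R0)] $a\in\mathcal E$ and $a_1-a_n\le1$ imply $a\in\mathcal B$;
\item[(R1)] $a\in\mathcal B$, $b\in\mathcal E$ and $b\prec a$ imply $b\in\mathcal B$;
\item[(R2)] if $b^1,\dots,b^m\in\mathcal B$ interleave, then $b^1\vee\dots\vee b^m\in\mathcal B$.
\end{itemize}

\begin{proposition}\label{prop:rules}
The sets $\mathcal A$ and $\mathcal A^*=\{a^*:a\in\mathcal A\}$ obey the rules.
\end{proposition}

\begin{proof}
\emph{{\rm(R0)} for $\mathcal A$.} Here $H(D_a(T))=T^{a_1-a_n}\le T<2T$, so $C=2$ works.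

\emph{{\rm(R1)} for $\mathcal A$.} By a theorem of Hardy, Littlewood and P\'olya, if $b\prec a$ then $b$ arises from $a$ by finitely many permutations and steps of the following kind: two entries $(x,y)$ are replaced by $(x',y')=(\tau x+(1-\tau)y,(1-\tau)x+\tau y)$ with $\tau\in[0,1]$. It suffices to show that one step preserves attainability. By convexity of $x\mapsto T^{2x}$ the number $T^{2x}+T^{2y}-T^{2x'}-T^{2y'}$ is nonnegative; call it $\beta^2$. The blocks $\begin{pmatrix}T^{x'}&\pm\beta\\0&T^{y'}\end{pmatrix}$ have determinant $T^{x+y}$ and squared Frobenius norm $T^{2x}+T^{2y}$, so their singular values are $T^x$ and $T^y$. Complete them diagonally by the remaining powers of $T$. The two resulting matrices lie in $\mathcal R^\circ(CT)$ by Lemma~\ref{lem:invariance}, they differ in one entry, and their mean is diagonal with the new exponents. Lemma~\ref{lem:laminate} applies.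

\emph{{\rm(R2)} for $\mathcal A$.} This generalizes the computation of Section~\ref{sec:layers}: we construct matrices $F_i$ with singular values $T^{b^i_1},\dots,T^{b^i_n}$ that share their first $n-1$ columns, and show that no cancellation occurs in the minors of their mean. Let $C$ be a constant that serves for all $b^i$, and fix $T\ge1$. Put $d_l=\min_ib^i_l$ for $l\le n-1$, so that $b^i_l\ge d_l\ge b^i_{l+1}$ for every $i$ by interleaving, and let $\Delta=\operatorname{diag}(T^{d_1},\dots,T^{d_{n-1}})$. The converse of Cauchy's interlacing theorem \cite[Thm~4.3.21]{HJ} says: if $\lambda_1\ge\mu_1\ge\lambda_2\ge\dots\ge\mu_{n-1}\ge\lambda_n$, there is a real symmetric matrix with leading block $\operatorname{diag}(\mu_1,\dots,\mu_{n-1})$ and eigenvalues $\lambda_1,\dots,\lambda_n$. Take $\mu_l=T^{2d_l}$ and $\lambda_l=T^{2b^i_l}$. The matrix is positive definite with determinant $1$ and leading block $\Delta^2$, so its Cholesky factorization is $F_i^TF_i$ with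
\[
F_i=\begin{pmatrix}\Delta&y_i\\0&1/\det\Delta\end{pmatrix},
\]
and $F_i$ has singular values $T^{b^i_l}$. Conjugating by a matrix $\operatorname{diag}(\pm1,\dots,\pm1,1)$, we may assume that all entries of $y_i$ are nonnegative. By Lemma~\ref{lem:invariance}, $F_i\in\mathcal R^\circ(CT)$. The mean of $F_1,\dots,F_i$ is a convex combination of the mean of $F_1,\dots,F_{i-1}$ and $F_i$, which differ only in the last column. By Lemma~\ref{lem:laminate} and induction, $F=\frac1m\sum_iF_i\in\mathcal R^\circ(CT)$.

The modulus of each minor of $F$ is the mean of the moduli of the corresponding minors of the $F_i$. For a minor that avoids the last column, all these numbers coincide. Consider a minor with rows $I$ and columns $J\cup\{n\}$. For $k\in J$, column $k$ has its only nonzero entry $T^{d_k}$ in row $k$. So the minor vanishes unless $J\subset I$, and then its modulus is $\prod_{k\in J}T^{d_k}$ times the entry of the last column in the remaining row $I\setminus J$. These entries are nonnegative and are averaged in $F$, which proves the claim. Consequently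 $\frac1m\max_im_j(F_i)\le m_j(F)\le\max_im_j(F_i)$. Let $c$ be the join and $N=2^n$. By \eqref{eq:mj}, $N^{-1}T^{S_j(b^i)}\le m_j(F_i)\le T^{S_j(b^i)}$, so $\max_im_j(F_i)\in[N^{-1}T^{S_j(c)},T^{S_j(c)}]$, and by \eqref{eq:mj} again
\[
(mN)^{-1}T^{S_j(c)}\le\sigma_1\cdots\sigma_j(F)\le NT^{S_j(c)}\qquad(0\le j\le n).
\]
Dividing the estimates for $j$ and $j-1$ gives $(mN^2)^{-1}\le T^{c_j}/\sigma_j(F)\le mN^2$. Now $D_c(T)=P\,\Sigma$, where $\Sigma=\operatorname{diag}(\sigma_j(F))\in\mathcal R^\circ(CT)$ and $P=\operatorname{diag}(T^{c_j}/\sigma_j(F))$ has $H(P)\le m^2N^4$. By Lemma~\ref{lem:invariance}, $D_c(T)\in\mathcal R^\circ(m^2N^4CT)$.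

\emph{The set $\mathcal A^*$.} It suffices to see that $*$ preserves the notions in the rules. We have $a^*_1-a^*_n=a_1-a_n$. Since the sum is zero, $S_j(a^*)=S_{n-j}(a)$, so $\prec$ and $\vee$ are preserved. The inequality $a^*_{l+1}\le b^*_l$ says $b_{n-l+1}\le a_{n-l}$, so interleaving is preserved.
\end{proof}

The role of $\mathcal A^*$ is this: any vector $a$ obtained from the rules alone lies in both sets, so $a$ and $a^*$ are both attainable.

\begin{example}\label{ex:z}
Let $\mathbf 1=(1,\dots,1)$. Every set $\mathcal B$ that obeys the rules contains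
\[
z=(1,\tfrac13,0,\dots,0,-\tfrac13)-\tfrac1n\mathbf 1 .
\]
Indeed, $(1,0,\dots,0)-\frac1n\mathbf 1$ and $(\frac23,\frac23,0,\dots,0,-\frac13)-\frac1n\mathbf 1$ lie in $\mathcal B$ by (R0). They interleave, as $\frac23\le1$, all entries in positions $3,\dots,n$ before the shift are $\le0$, and all entries in positions $1,\dots,n-1$ are $\ge0$. Before the shift their partial sums are $1,1,\dots,1$ and $\frac23,\frac43,\dots,\frac43,1$, with maximum $1,\frac43,\dots,\frac43,1$; so the join is $z$. This is the construction of Theorem~\ref{thm:infinite} with $T=s^3$.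

For $n=3$, $z=(\frac23,0,-\frac23)$ proves Proposition~\ref{prop:goal}. For $n=4$ one more generation suffices: the attainable vectors
\[
z=\tfrac1{12}(9,1,-3,-7),\qquad z^*=\tfrac1{12}(7,3,-1,-9)
\]
interleave, since the pairs of entries $\{9,7\},\{1,3\},\{-3,-1\},\{-7,-9\}$ are ordered. The partial sums are $\frac1{12}(9,10,7)$ and $\frac1{12}(7,10,9)$, so $z\vee z^*=\frac1{12}(9,1,-1,-9)$, with $v_1-v_4=\frac32$. For $n=5$ this fails, because $z^*_3=\frac15>\frac2{15}=z_2$.
\end{example}

\section{Reaching the extremal exponents}\label{sec:extremal}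

Let $\Lambda_j=j(1-\frac jn)$, so $\Lambda_1=\Lambda_{n-1}=1-\frac1n$ and $\Lambda_j\le\frac n4$. If $a\in\mathcal E$ and $a_1-a_n\le1$, then $nS_j(a)=\sum_{i\le j<k}(a_i-a_k)\le j(n-j)$, so $S_j(a)\le\Lambda_j$, and (R1), (R2) preserve this bound. As $v_1-v_n=S_1(v)+S_{n-1}(v)$, we must reach this ceiling at $j=1$ and $j=n-1$ simultaneously. For $1\le j\le n-1$ let
\[
\omega^j=(1-\tfrac jn,\dots,1-\tfrac jn,-\tfrac jn,\dots,-\tfrac jn)
\]
with $j$ entries of the first kind. Then $\omega^j_1-\omega^j_n=1$ and
\begin{equation}\label{eq:omega}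
0\le S_i(\omega^j)=\min\{i,j\}-\tfrac{ij}n\le\Lambda_i,\qquad\text{with equality on the right for }i=j;
\end{equation}
indeed the middle term is $i(1-\frac jn)$ for $i\le j$ and $j(1-\frac in)$ for $i\ge j$. The cigar is $\omega^1$ and the pancake is $\omega^{n-1}$. Let $\mu\in\mathcal E$ be the vector with $S_j(\mu)=\Lambda_j$, namely $\mu_l=1-\frac{2l-1}n$; it has constant gaps $\mu_l-\mu_{l+1}=\frac2n$ and $\mu^*=\mu$. See Figure~\ref{fig:sums}.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[xscale=1.7,yscale=3]
\draw[->] (0,0)--(4.3,0) node[right]{$j$};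
\foreach \x in {0,1,2,3,4} \node[below] at (\x,0) {$\x$};
\draw (0,0)--(1,0.75)--(4,0);
\draw (0,0)--(2,1)--(4,0);
\draw (0,0)--(3,0.75)--(4,0);
\draw[very thick] (0,0)--(1,0.75)--(2,1)--(3,0.75)--(4,0);
\node at (2.7,0.2) {$\omega^1$};
\node at (2,0.84) {$\omega^2$};
\node at (1.3,0.2) {$\omega^3$};
\node at (2.7,0.93) {$\mu$};
\end{tikzpicture}
\caption{Partial sums $j\mapsto S_j$ for $n=4$. Each two-valued vector $\omega^j$ (thin) touches the ceiling $\Lambda_j=j(1-j/n)$ at the index $j$; the pointwise maximum over $j$ is the vector $\mu$ with equally spaced entries (thick).}\label{fig:sums}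
\end{figure}

If the $\omega^j$ interleaved, their join would be $\mu$ and we would be done. For $n\ge4$ they do not. But interleaving is easy for vectors that are close to a common vector with well separated entries. Consider convex combinations of a target vector $g$ with positive gaps, with weight $u$, and of the $\omega^j$. Vectors that differ only in a small part $h\omega^i$ interleave if $h$ is small compared with $u$, and their join turns the weight $h$ into additional weight of $g$. So $u$ grows geometrically, provided we can start with some $u>0$. With $g=\mu$, rule (R0) gives no start, since every such combination has $a_1-a_n>1$. We therefore give up a factor $1-\varepsilon$ at all indices but $j=1$. Then (R0) covers the combinations that are not close to $\omega^1$, and those close to $\omega^1$ are majorized by the vector $z$ of Example~\ref{ex:z}, which exceeds $\omega^1$ by $\frac13$ in $S_2,\dots,S_{n-1}$ but has no room in $S_1$. The index $j=n-1$ is recovered at the end by the symmetry $*$.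

Let $\varepsilon=\frac1{2n}$ and define
\[
g=(1-\varepsilon)\mu+\varepsilon\Lambda_1(e_1-e_2),\qquad w^1=\omega^1,\qquad w^j=(1-\varepsilon)\omega^j\quad(2\le j\le n-1).
\]
Thus $S_1(g)=\Lambda_1$ and $S_j(g)=(1-\varepsilon)\Lambda_j$ for $2\le j\le n$.

\begin{lemma}\label{lem:facts}
\begin{itemize}
\item[(a)] $g_l-g_{l+1}\ge\frac1n$ for $1\le l\le n-1$; in particular $g\in\mathcal E$.
\item[(b)] $\max_{1\le j\le n-1}S_i(w^j)=S_i(g)$ for $1\le i\le n$.
\item[(c)] $g_1-g_n\le2$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) The gaps of $e_1-e_2$ are $2,-1,0,\dots,0$, so the gaps of $g$ are at least $(1-\varepsilon)\frac2n-\varepsilon(1-\frac1n)=\frac3{2n}-\frac1{2n^2}\ge\frac1n$.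
(b) For $i=n$ both sides vanish. For $i\le n-1$, \eqref{eq:omega} gives $S_i(w^i)=S_i(g)$, and it remains to show $S_i(w^j)\le S_i(g)$. For $i=1$ we have $S_1(w^j)\le S_1(\omega^j)\le\Lambda_1$. For $i,j\ge2$ multiply \eqref{eq:omega} by $1-\varepsilon$. For $j=1$ and $i\ge2$ the claim reads $\frac{n-i}n\le(1-\varepsilon)\,i\,\frac{n-i}n$, which holds since $2(1-\varepsilon)\ge1$.
(c) $g_1-g_n=S_1(g)+S_{n-1}(g)\le\Lambda_1+\Lambda_{n-1}\le2$.
\end{proof}

\begin{proposition}\label{prop:g}
Every set $\mathcal B$ that obeys the rules contains $g$.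
\end{proposition}

\begin{proof}
For $0\le u\le1$ let
\[
\Sigma_u=\Big\{ug+\sum_{j=1}^{n-1}\rho_jw^j:\ \rho_j\ge0,\ \sum_j\rho_j=1-u\Big\}\subset\mathcal E ,
\]
so that $\Sigma_1=\{g\}$.

\emph{Start: $\Sigma_u\subset\mathcal B$ for $u=\frac1{3n^2}$.} Let $a=ug+\sum\rho_jw^j$. The difference of the first and last entries is at most $2$ for $g$, equals $1$ for $w^1$, and equals $1-\varepsilon$ for the other $w^j$. Hence
\[
a_1-a_n\le2u+\rho_1+(1-\varepsilon)(1-u-\rho_1)=1+u-\varepsilon(1-u-\rho_1).
\]
If $\varepsilon(1-u-\rho_1)\ge u$, then $a\in\mathcal B$ by (R0). Otherwise $1-\rho_1<(2n+1)u\le\frac1n$. The vectors $g$ and $w^j$ satisfy $S_i\le\Lambda_i$, so $S_1(a)\le\Lambda_1=S_1(z)$, and for $2\le i\le n-1$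
\[
S_i(a)\le\rho_1S_i(\omega^1)+(1-\rho_1)\Lambda_i\le1-\tfrac in+\tfrac1n\cdot\tfrac n4<\tfrac43-\tfrac in=S_i(z).
\]
Thus $a\prec z$, and $a\in\mathcal B$ by Example~\ref{ex:z} and (R1).

\emph{Step: if $0<u<1$, $\Sigma_u\subset\mathcal B$ and $0<h\le\min\{1-u,\frac u{2n}\}$, then $\Sigma_{u+h}\subset\mathcal B$.} Let $a=(u+h)g+\sum\rho_jw^j$ with $\sum\rho_j=1-u-h$. Put $a^0=ug+\sum\rho_jw^j$ and $b^i=a^0+hw^i\in\Sigma_u$ for $1\le i\le n-1$. By Lemma~\ref{lem:facts}(a) the gaps of $a^0$ are at least $\frac un$, and the entries of the $w^i$ lie in $[-1,1]$. So for all $i,k$ and $l\le n-1$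
\[
b^k_l-b^i_{l+1}=(a^0_l-a^0_{l+1})+h\,(w^k_l-w^i_{l+1})\ge\tfrac un-2h\ge0,
\]
and the $b^i$ interleave. By Lemma~\ref{lem:facts}(b), $\max_iS_l(b^i)=S_l(a^0)+hS_l(g)=S_l(a)$. Hence $a$ is the join of the $b^i$, and $a\in\mathcal B$ by (R2).

The sequence $u_0=\frac1{3n^2}$, $u_{k+1}=\min\{1,(1+\frac1{2n})u_k\}$ reaches $1$ after finitely many steps, and $\Sigma_{u_k}\subset\mathcal B$ for all $k$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:goal}]
By Propositions~\ref{prop:rules} and~\ref{prop:g}, $g\in\mathcal A\cap\mathcal A^*$, so $g$ and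
\[
g^*=(1-\varepsilon)\mu+\varepsilon\Lambda_1(e_{n-1}-e_n)
\]
both lie in $\mathcal A$. They interleave. Indeed, the entries of $\Lambda_1(e_1-e_2)$ and $\Lambda_1(e_{n-1}-e_n)$ lie in $[-1,1]$ and $\varepsilon\le\frac16$, so $g_l-g^*_{l+1}$ and $g^*_l-g_{l+1}$ are at least $(1-\varepsilon)\frac2n-2\varepsilon\ge\frac5{3n}-\frac1n>0$. By (R2), $v=g\vee g^*\in\mathcal A$. Since $S_j(g^*)=S_{n-j}(g)$, both $S_1(v)$ and $S_{n-1}(v)$ equal $\max\{S_1(g),S_{n-1}(g)\}=\max\{\Lambda_1,(1-\varepsilon)\Lambda_{n-1}\}=1-\frac1n$. Therefore $v_1-v_n=S_1(v)+S_{n-1}(v)=2(n-1)/n$.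
\end{proof}

Together with Section~\ref{sec:upper}, this completes the proof of Theorem~\ref{thm:growth}.

\begin{thebibliography}{9}

\bibitem{GF}
\emph{The Generic Failure of Lower-Semicontinuity for the Linear Distortion Functional},
\texttt{https://discovery.researcher.life/\allowbreak article/\allowbreak the-generic-\allowbreak failure-of-\allowbreak lower-\allowbreak semicontinuity-\allowbreak for-the-\allowbreak linear-\allowbreak distortion-\allowbreak functional/\allowbreak 8bd58559cb3633f0b2035fb45b6a86c1}

\bibitem{HJ}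
Horn and Johnson, \emph{Matrix Analysis}, 2nd ed.

\bibitem{V}
V\"ais\"al\"a, \emph{Lectures on $n$-dimensional quasiconformal mappings}.

\end{thebibliography}
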